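\title{The equation $x^4=1$ has no finite satisfiability gap}

\begin{abstract}
An equation in the language of groups has a finite satisfiability gap if there is $\varepsilon>0$ such that every finite group either satisfies the equation identically or violates it on a proportion at least $\varepsilon$ of all tuples. We show that $x^n=1$ has no such gap whenever $n$ is not squarefree: if $p^2\mid n$, then for every $k\ge1$ there is a finite $p$-group in which $x^n=1$ fails, but on a proportion at most $p^{-k}$ of the elements. We also show that every equation with at most three occurrences of variables has a gap, so that $x^4=1$ is a shortest equation without one.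
\end{abstract}

\section{Introduction}

An \emph{equation} in the language of groups is an expression $w=v$, where $w$ and $v$ are terms built from variables $x_1,\dots,x_\ell$ by means of multiplication, inversion and the identity. For a finite group $G$, the \emph{degree of satisfiability} of $w=v$ in $G$ is
\[
\mathsf{ds}_G(w=v)=\frac{|\{(a_1,\dots,a_\ell)\in G^\ell : w(a_1,\dots,a_\ell)=v(a_1,\dots,a_\ell)\}|}{|G|^\ell},
\]
the probability that a uniformly random tuple is a solution. (The same definition applies to any first-order formula in any finite structure; we consider only equations and finite groups.) The value $1$ means that $w=v$ is a law of $G$. For $0<\varepsilon<1$, the equation has \emph{finite satisfiability gap $\varepsilon$} if every finite group $G$ satisfies $\mathsf{ds}_G(w=v)=1$ or $\mathsf{ds}_G(w=v)\le1-\varepsilon$, and it \emph{has a finite satisfiability gap}, or briefly a gap, if this holds for some $\varepsilon$. Thus an equation has no gap exactly when there are finite groups in which it is not a law but has degree of satisfiability arbitrarily close to $1$.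

The first examples all have gaps. It is known (Erd\H{o}s--Tur\'an, Gustafson) that a nonabelian finite group has $\mathsf{ds}_G(xy=yx)\le 5/8$, so $xy=yx$ has gap $3/8$. The equations $x^2=1$ and $x^3=1$ have gaps $1/4$ and $2/9$, as we recall in Section~\ref{sec:short}. If $G$ is abelian, then $wv^{-1}$ defines a homomorphism $G^\ell\to G$ whose kernel is the solution set, so the degree of satisfiability is $1$ or at most $1/2$, whatever the equation. Direct products do not help either, since $\mathsf{ds}_{G\times H}=\mathsf{ds}_G\cdot\mathsf{ds}_H$ for equations. One may therefore guess that an equation which holds almost everywhere in a finite group holds everywhere. The question that we answer, taken from \cite{source}, is: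

\begin{quote}
\emph{Is there an equation in the language of groups that has no finite satisfiability gap?}
\end{quote}

As posed, the question was open even for equations in one variable; for $x^p=1$ with $p\ge5$ prime only partial results are known. The answer is yes, already in one variable.

\begin{theorem}\label{thm:main}
Let $n\ge1$ be an integer that is not squarefree, and let $p$ be a prime with $p^2\mid n$. For every $k\ge1$ there is a finite $p$-group $G_k$ with
\[
1-p^{-k}\ \le\ \mathsf{ds}_{G_k}(x^n=1)\ <\ 1 .
\]
Hence $x^n=1$ has no finite satisfiability gap. If $p^2$ is the exact power of $p$ dividing $n$, then $\mathsf{ds}_{G_k}(x^n=1)=1-p^{-k}\bigl(1-\tfrac1p\bigr)^2$.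
\end{theorem}

For $p=2$ and $n=4$ this gives finite $2$-groups with $\mathsf{ds}_{G_k}(x^4=1)=1-2^{-k-2}$ for every $k\ge1$. No shorter equation has this behavior.

\begin{theorem}\label{thm:short}
Every equation $w=v$ with at most $3$ occurrences of variables in total in $w$ and $v$ has a finite satisfiability gap. The equation $x\cdot x\cdot x\cdot x=1$ has $4$ occurrences and has no gap.
\end{theorem}

With four occurrences both behaviors appear: $xy=yx$ has a gap and $x^4=1$ does not. The proof of Theorem~\ref{thm:main} is self-contained; that of Theorem~\ref{thm:short} uses a theorem of Laffey \cite{laffey} for $x^3=1$. We begin with Theorem~\ref{thm:short}, which shows how gaps arise. Section~\ref{sec:128} works out the construction behind Theorem~\ref{thm:main} in one group of order $128$. Section~\ref{sec:amp} turns any group with two simple properties, called a seed, into a sequence of groups $G_k$, and Section~\ref{sec:seed} constructs the seeds. Throughout, $D_{2m}$ is the dihedral group of order $2m$.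

\section{Equations with at most three occurrences of variables}\label{sec:short}

The source of the gap for $x^2=1$ is that a dense solution set meets its own translates in a dense set, and that $g^2=h^2=(gh)^2=1$ forces $g$ and $h$ to commute.

\begin{lemma}\label{lem:square}
The equation $x^2=1$ has finite satisfiability gap $1/4$.
\end{lemma}

\begin{proof}
Let $R=\{x\in G: x^2=1\}$ and suppose $|R|>\frac34|G|$; we show $R=G$. Fix $g\in R$. Then $|R\cap g^{-1}R|\ge 2|R|-|G|>\frac12|G|$. For $h\in R\cap g^{-1}R$, the elements $g$, $h$ and $gh$ all lie in $R$, so $gh=(gh)^{-1}=h^{-1}g^{-1}=hg$. Hence the centralizer of $g$ has more than $\frac12|G|$ elements. A proper subgroup has at most $\frac12|G|$ elements, so $g$ is central. Thus the center of $G$ contains $R$, and for the same reason $G$ is abelian. Then $R$ is a subgroup with more than $\frac12|G|$ elements, so $R=G$.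
\end{proof}

The constant is attained: in $D_8$ the identity, the central rotation and the four reflections give $\mathsf{ds}_{D_8}(x^2=1)=6/8$. For cubes we quote the following result.

\begin{theorem}[Laffey \cite{laffey}]\label{thm:laffey}
If a finite group $G$ does not satisfy $x^3=1$ identically, then at most $\frac79|G|$ of its elements satisfy $x^3=1$.
\end{theorem}

\begin{proof}[Proof of Theorem~\ref{thm:short}]
Let $w=v$ have at most three occurrences of variables. In every group it is equivalent to $wv^{-1}=1$, and $wv^{-1}$ can be written as a word of length at most $3$ in the letters $x_i^{\pm1}$. Delete adjacent pairs $x_i^{\pm1}x_i^{\mp1}$, and delete the first and last letters when they are mutually inverse, until neither move is possible. The resulting word $W$ has length at most $3$ and is conjugate to $wv^{-1}$ in the free group, so $W=1$ has the same solutions as $w=v$ in every group $G$. There are three cases.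

If $W$ is empty, then $\mathsf{ds}_G(w=v)=1$ for all $G$, and every $\varepsilon$ is a gap.

If some variable $x$ occurs exactly once in $W$, write $W=Ux^{\pm1}V$ with $U,V$ free of $x$. For each choice of the other variables, exactly one value of $x$ satisfies $x^{\pm1}=U^{-1}V^{-1}$. So $\mathsf{ds}_G(w=v)=1/|G|$, which is $1$ or at most $1/2$.

Otherwise every variable that occurs in $W$ occurs at least twice. Two such variables would need length at least $4$, so only one variable $x$ occurs, and since $W$ is reduced, $W=x^{\pm2}$ or $W=x^{\pm3}$. Variables absent from $W$ do not affect the proportion of solutions, so Lemma~\ref{lem:square} gives gap $1/4$ and Theorem~\ref{thm:laffey} gives gap $2/9$.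

The statement about $x\cdot x\cdot x\cdot x=1$ is the case $n=4$ of Theorem~\ref{thm:main}, whose proof below does not use this section.
\end{proof}

\section{A group of order 128}\label{sec:128}

To make the non-solutions of $x^n=1$ rare, we confine them to a subgroup. If $H\le G$ has index $N$, every element outside $H$ satisfies $x^n=1$, and some element of $H$ does not, then
\[
1-\tfrac1N\le\mathsf{ds}_G(x^n=1)<1 .
\]
For $n=2$ the dihedral groups $D_{2m}$ with $m\ge3$ realize this with $N=2$, the subgroup $H$ being the group of rotations, and Lemma~\ref{lem:square} shows that $N$ cannot exceed $4$. We want $N$ unbounded. The natural way to obtain a large index is to let a group $F$ permute the coordinates of a direct power $\Gamma^F$ and take $H=\Gamma^F$, but in this wreath product the elements outside $H$ tend to have \emph{larger} order than those inside. Two modifications reverse this. We show them for $n=4$ and $|F|=2$.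

Let $\Gamma=D_{16}=\langle r,s\mid r^8=s^2=1,\ srs=r^{-1}\rangle$, let $\Gamma_0=\langle r^2,s\rangle\cong D_8$, which has index $2$, and let $z=r^4$, which is central. Two facts are used.
\begin{itemize}
\item Every square of an element of $\Gamma_0$ lies in $\{1,z\}$: we have $(r^{2i})^2=z^i$ and $(r^{2i}s)^2=1$.
\item The fourth power is not constant on $\Gamma\setminus\Gamma_0$: for odd $i$ we have $(r^i)^4=z$ and $(r^is)^4=1$.
\end{itemize}
Let $\tau$ be the automorphism of $\Gamma\times\Gamma$ that swaps the coordinates. In $(\Gamma\times\Gamma)\rtimes\langle\tau\rangle$,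
\begin{equation}\label{eq:swap}
\bigl((b_0,b_1)\tau\bigr)^2=(b_0b_1,\ b_1b_0).
\end{equation}
For $(b_0,b_1)=(r,1)$ this is $(r,r)$, so $(r,1)\tau$ has order $16$, twice the exponent of $\Gamma\times\Gamma$.

\emph{First modification.} Replace $\Gamma\times\Gamma$ by the subgroup $B$ of pairs $(b_0,b_1)$ with both entries in $\Gamma_0$ or both outside $\Gamma_0$, and put $\widehat G=B\rtimes\langle\tau\rangle$; here $|B|=128$ and $|\widehat G|=256$. Now $b_0b_1$ and $b_1b_0$ lie in $\Gamma_0$, so their squares lie in $\{1,z\}$. The elements $b_0b_1$ and $b_1b_0$ are conjugate, so their squares are conjugate central elements, hence equal. By \eqref{eq:swap}, every element of $\widehat G\setminus B$ has fourth power $(1,1)$ or $(z,z)$. The second value occurs, for example for $(r^2,1)\tau$.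

\emph{Second modification.} The subgroup $Z_0=\{(1,1),(z,z)\}$ is central in $\widehat G$. Put $G=\widehat G/Z_0$, of order $128$. All elements of $G$ outside $B/Z_0$ now satisfy $x^4=1$.

It remains to see that $x^4=1$ has not become a law. The fourth powers in $\widehat G$ are as follows, where ``rotation'' and ``reflection'' refer to the four elements $r^i$ and the four elements $r^is$ with $i$ odd.
\begin{center}
\begin{tabular}{lcc}
elements of $\widehat G$ & number & fourth power\\ \hline
outside $B$ & $128$ & $(1,1)$ or $(z,z)$\\
in $\Gamma_0\times\Gamma_0$ & $64$ & $(1,1)$\\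
(reflection, reflection) & $16$ & $(1,1)$\\
(rotation, rotation) & $16$ & $(z,z)$\\
one rotation, one reflection & $32$ & $(z,1)$ or $(1,z)$
\end{tabular}
\end{center}
Only the last row has fourth powers outside $Z_0$, so $\mathsf{ds}_G(x^4=1)=1-32/256=7/8$, compared with $12/16=3/4$ in $D_{16}$. The wreath product cost a factor $2$ in the orders of the outer elements, and each modification recovered a factor $2$, while elements of order $8$ such as the image of $(r,rs)$ survived. Nothing in this balance depends on $|F|=2$.

\section{Seeds and their amplification}\label{sec:amp}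

Fix a prime $p$ and a power $q$ of $p$. The next definition records the two properties of $D_{16}$ used above, where $p=q=2$.

\begin{definition}\label{def:seed}
A \emph{$(p,q)$-seed} is a triple $(\Gamma,\Gamma_0,Z)$, where $\Gamma$ is a finite $p$-group, $\Gamma_0$ is a normal subgroup of index $p$, and $Z\le\Gamma_0$ is a subgroup of order $p$ that is central in $\Gamma$, such that
\begin{itemize}
\item[(S1)] $y^q\in Z$ for all $y\in\Gamma_0$;
\item[(S2)] on some coset of $\Gamma_0$ in $\Gamma$, the map $\gamma\mapsto\gamma^{pq}$ is not constant.
\end{itemize}
The seed is \emph{balanced} if, on each coset of $\Gamma_0$ other than $\Gamma_0$ itself, the map $\gamma\mapsto\gamma^{pq}$ takes each value in $Z$ equally often.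
\end{definition}

Since $\gamma^p\in\Gamma_0$ for every $\gamma\in\Gamma$, and since $|Z|=p$, condition (S1) gives
\begin{equation}\label{eq:inZ}
\gamma^{pq}=(\gamma^p)^q\in Z\quad(\gamma\in\Gamma),\qquad y^{pq}=(y^q)^p=1\quad(y\in\Gamma_0).
\end{equation}

Let $(\Gamma,\Gamma_0,Z)$ be a seed, let $\theta\colon\Gamma\to\mathbb Z/p$ be a homomorphism with kernel $\Gamma_0$, let $k\ge1$, and let $F=\mathbb F_p^k$ as an additive group. We choose $F$ of exponent $p$ so that a single $p$-th power brings every element of the extension below back to the base group. Define
\[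
B=\{(b_e)_{e\in F}\in\Gamma^F:\ \theta(b_e)\text{ does not depend on }e\},\qquad
Z_0=\Bigl\{(\zeta_e)_{e\in F}\in Z^F:\ \prod_{e\in F}\zeta_e=1\Bigr\}.
\]
The set $B$ is a subgroup, being the preimage of the diagonal of $(\mathbb Z/p)^F$. It contains $Z^F$ as a central subgroup, because $Z\le\ker\theta$ and $Z$ is central in $\Gamma$. The subgroup $Z_0$ is the kernel of the product map $Z^F\to Z$. The group $F$ acts on $\Gamma^F$ by translating coordinates, $(f\cdot b)_e=b_{e+f}$, and this action preserves $B$ and $Z_0$. Let $\widehat G=B\rtimes F$ be the set of pairs $(b,f)$ with multiplication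
\[
(b,f)(b',f')=\bigl(b\,(f\cdot b'),\ f+f'\bigr),
\]
and identify $B$ with the normal subgroup of pairs $(b,0)$. The subgroup $Z_0$ is centralized by $B$ and preserved by $F$, so it is normal in $\widehat G$. Put
\[
G_k=\widehat G/Z_0,\qquad H_k=B/Z_0 .
\]
Then $G_k$ is a finite $p$-group and $H_k$ is a normal subgroup of index $|F|=p^k$.

\begin{proposition}\label{prop:amp}
Let $(\Gamma,\Gamma_0,Z)$ be a $(p,q)$-seed and $k\ge1$.
\begin{itemize}
\item[(a)] Every $g\in G_k\setminus H_k$ satisfies $g^{pq}=1$.
\item[(b)] If $g\in H_k$ is the image of $b\in B$, then $g^{pq}=1$ if and only if $\prod_{e\in F}b_e^{\,pq}=1$.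
\item[(c)] Some $g\in H_k$ satisfies $g^{pq}\ne1$.
\item[(d)] If the seed is balanced, then $\mathsf{ds}_{G_k}(x^{pq}=1)=1-p^{-k}\bigl(1-\frac1p\bigr)^2$.
\end{itemize}
\end{proposition}

\begin{proof}
(a) Let $g$ be the image of $(b,f)$ with $f\ne0$. By induction on $i$,
\[
(b,f)^i=\bigl(b\,(f\cdot b)\,(2f\cdot b)\cdots((i-1)f\cdot b),\ if\bigr).
\]
Since $pf=0$, we get $(b,f)^p=c\in B$ with
\[
c_e=b_e\,b_{e+f}\cdots b_{e+(p-1)f}.
\]
We must show $c^q\in Z_0$. Let $j$ be the common value of $\theta(b_e)$. Then $\theta(c_e)=pj=0$, so $c_e\in\Gamma_0$, and (S1) gives $c_e^{\,q}\in Z$. This step uses the restriction from $\Gamma^F$ to $B$. Next, replacing $e$ by $e+f$ rotates the product cyclically, because $b_{e+pf}=b_e$: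
\[
c_{e+f}=b_{e+f}\cdots b_{e+(p-1)f}\,b_e=b_e^{-1}c_e\,b_e .
\]
Hence $c_{e+f}^{\,q}=b_e^{-1}c_e^{\,q}b_e=c_e^{\,q}$, as $Z$ is central in $\Gamma$. So the function $e\mapsto c_e^{\,q}\in Z$ is constant on the cosets of $\langle f\rangle$ in $F$. Each coset has $p$ elements, since $f\neq0$, and so contributes a $p$-th power of an element of $Z$, which is $1$, to the product $\prod_{e}c_e^{\,q}$. Thus $(b,f)^{pq}=c^q\in Z_0$ and $g^{pq}=1$.

(b) By \eqref{eq:inZ}, $b^{pq}=(b_e^{\,pq})_e\in Z^F$. This tuple lies in $Z_0$ exactly when the product of its entries is $1$.

(c) By (S2) there are $\gamma,\gamma'\in\Gamma$ with $\theta(\gamma)=\theta(\gamma')$ and $\gamma^{pq}\ne\gamma'^{\,pq}$. Let $b_0=\gamma$ and $b_e=\gamma'$ for $e\ne0$; then $b\in B$. Writing $\zeta=\gamma^{pq}$ and $\zeta'=\gamma'^{\,pq}$ in $Z$, we have $\prod_eb_e^{\,pq}=\zeta\,\zeta'^{\,p^k-1}=\zeta\zeta'^{-1}\ne1$, and (b) applies.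

(d) Let $(b,f)$ be uniformly distributed in $\widehat G$; its image $g$ is uniformly distributed in $G_k$. By (a), $g^{pq}\ne1$ requires $f=0$, an event of probability $p^{-k}$. Condition on it, so that $b$ is uniform in $B$. The group $B$ is the disjoint union of the sets $\theta^{-1}(j)^F$, $j\in\mathbb Z/p$, which have the same size. So the common value $j$ of $\theta(b_e)$ is uniform in $\mathbb Z/p$, and given $j$ the entries $b_e$ are independent and uniform in the coset $\theta^{-1}(j)$. If $j=0$, then every $b_e^{\,pq}$ equals $1$ by \eqref{eq:inZ}, and $g^{pq}=1$ by (b). If $j\ne0$, the elements $b_e^{\,pq}$ are independent and uniform in $Z$. Their product is then uniform in $Z$, as one sees by fixing all factors but one, so it is nontrivial with probability $1-\frac1p$. Multiplying the probabilities of $f=0$, of $j\neq0$ and of a nontrivial product gives $1-\mathsf{ds}_{G_k}(x^{pq}=1)=p^{-k}(1-\frac1p)^2$.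
\end{proof}

Condition (S2) is exactly what (c) needs. If $\gamma\mapsto\gamma^{pq}$ were constant on every coset, then for $b\in B$ the product $\prod_eb_e^{\,pq}$ would be a $p^k$-th power in $Z$, and $x^{pq}=1$ would be a law of $G_k$ by (a) and (b), whose proofs use only (S1).

\begin{example}\label{ex:dihedral}
The triple $(D_{16},\langle r^2,s\rangle,\langle z\rangle)$ of Section~\ref{sec:128} is a $(2,2)$-seed, and it is balanced, because four elements of the outer coset have fourth power $z$ and four have fourth power $1$. Proposition~\ref{prop:amp}(d) gives $\mathsf{ds}_{G_k}(x^4=1)=1-2^{-k-2}$, and $G_1$ is the group of order $128$ found there. This already shows that $x^4=1$ has no gap.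
\end{example}

\section{Seeds from noncommuting variables}\label{sec:seed}

It remains to find $(p,q)$-seeds for all $q=p,p^2,\dots$. The following lemma says what to look for, and where the hypothesis $p^2\mid n$ enters.

\begin{lemma}\label{lem:nothom}
In a $(p,q)$-seed, the map $\varphi\colon\Gamma_0\to Z$, $\varphi(y)=y^q$, is not a homomorphism. In particular $\Gamma_0$ is nonabelian, and there is no $(p,1)$-seed.
\end{lemma}

\begin{proof}
The map $\varphi$ is invariant under conjugation by $\Gamma$, since its values are central. For $u\in\Gamma_0$ and $\gamma\in\Gamma$,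
\[
(u\gamma)^p=u\cdot(\gamma u\gamma^{-1})\cdots(\gamma^{p-1}u\gamma^{-(p-1)})\cdot\gamma^p,
\]
with all $p+1$ factors in $\Gamma_0$. If $\varphi$ were a homomorphism, applying it would give $(u\gamma)^{pq}=\varphi(u)^p\,\gamma^{pq}=\gamma^{pq}$ for all $u$ and $\gamma$, against (S2). Finally, $\varphi$ is a homomorphism if $\Gamma_0$ is abelian or $q=1$.
\end{proof}

So we need a group $\Gamma_0$ whose $q$-th power map has values in a group of order $p$ and is nonlinear, and which has an automorphism of order $p$ compatible with this map. In characteristic $p$ one has $(1+Y)^q=1+Y^q$ in any associative algebra, since $1$ and $Y$ commute and the binomial coefficients $\binom qi$ with $0<i<q$ are divisible by $p$. This suggests a group of the form $1+A_+$ with $A_+$ a nilpotent algebra in which all $q$-th powers lie on one line. We arrange that the power map is the monomial $y_0y_1\cdots y_{q-1}$ in $q$ coordinates, which is invariant under every permutation of the coordinates.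

From now on $q$ is a power of $p$ with $p\mid q$.

\subsection*{The group $\Gamma_0$}
Let $I=\mathbb Z/q$. In the free associative unital $\mathbb F_p$-algebra on variables $X_i$, $i\in I$, the span of the monomials in which some variable occurs at least twice is a two-sided ideal, because a repetition persists under multiplication by any monomial. Let $A$ be the quotient. It has as a basis the monomials $X_{i_1}\cdots X_{i_d}$ with $i_1,\dots,i_d$ distinct, $0\le d\le q$, and it is graded by degree. Let $A_+$ be the span of the basis monomials of degree at least $1$. Then $A_+^{q+1}=0$, so each $1+Y$ with $Y\in A_+$ has the inverse $1-Y+Y^2-\cdots+(-Y)^q$, and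
\[
\Gamma_0=1+A_+
\]
is a group of order $p^{\dim A_+}$ under multiplication. For $y=1+Y\in\Gamma_0$ write $Y=\sum_{i\in I}y_iX_i+(\text{terms of degree}\ge2)$. Since $(1+Y)(1+Y')=1+Y+Y'+YY'$ and $YY'$ has only terms of degree at least $2$, the map
\[
\lambda\colon\Gamma_0\to\mathbb F_p^I,\qquad\lambda(y)=(y_i)_{i\in I},
\]
is a surjective homomorphism. We call the $y_i$ the coordinates of $y$.

Let $S$ be the sum of all $q!$ basis monomials of degree $q$. Then $S\ne0$, and $SA_+=A_+S=0$ for reasons of degree. Put $\kappa=1+S$. From $S^2=0$ we get $\kappa^t=1+tS$, so $Z=\langle\kappa\rangle$ has order $p$ and $\kappa^t$ is defined for $t\in\mathbb F_p$. Also $(1+Y)\kappa=1+Y+S=\kappa(1+Y)$, so $Z$ is central in $\Gamma_0$.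

\begin{lemma}\label{lem:power}
For $y\in\Gamma_0$ we have $y^q=\kappa^{\prod_{i\in I}y_i}\in Z$.
\end{lemma}

\begin{proof}
Write $y=1+Y$, so $y^q=1+Y^q$. Expand $Y^q$ as a sum of products of $q$ homogeneous components of $Y$. A product that uses a component of degree at least $2$ has degree greater than $q$ and vanishes. Hence
\[
Y^q=\Bigl(\sum_iy_iX_i\Bigr)^q=\sum_{(i_1,\dots,i_q)\in I^q}y_{i_1}\cdots y_{i_q}\,X_{i_1}\cdots X_{i_q}.
\]
Only the sequences of distinct indices survive. Each of them lists every element of $I$ once, so its coefficient is $\prod_iy_i$, and $Y^q=(\prod_iy_i)S$.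
\end{proof}

The power map is indeed nonlinear: each $1+X_i$ has trivial $q$-th power, while the product of all $q$ of them, in any order, has coordinates $(1,\dots,1)$ and $q$-th power $\kappa$. If the variables commuted, $S$ would become $q!\,X_0\cdots X_{q-1}=0$.

\subsection*{The group $\Gamma$}
By the formula in the proof of Lemma~\ref{lem:nothom}, the $p$-th power of an element outside $\Gamma_0$ involves a product of $p$ conjugates of an element of $\Gamma_0$. If conjugation permutes the variables in cycles of length $p$, this product can spread a single nonzero coordinate over a whole cycle, and Lemma~\ref{lem:power} detects when all coordinates have become nonzero. Such a permutation of $I$ exists because $p\mid q$.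

Let $\sigma$ be the automorphism of $A$ with $\sigma(X_i)=X_{i+q/p}$; it is well defined because a permutation of the variables preserves the defining ideal. It preserves degrees, so it acts on $\Gamma_0$. It has order $p$, the order of $q/p$ in $\mathbb Z/q$, and it fixes $S$, because it permutes the monomials of degree $q$. Let
\[
\Gamma=\Gamma_0\rtimes\langle\sigma\rangle,\qquad\sigma y\sigma^{-1}=\sigma(y)\quad(y\in\Gamma_0).
\]
This is a finite $p$-group in which $\Gamma_0$ is normal of index $p$, and $Z$ is central in $\Gamma$ since $\sigma(\kappa)=\kappa$. Let $J\le I$ be the subgroup of order $p$ generated by $q/p$; its cosets are the cycles of the permutation. For $u\in\Gamma_0$ and a coset $C\in I/J$ put $t_C(u)=\sum_{i\in C}u_i\in\mathbb F_p$.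

\begin{lemma}\label{lem:outer}
For $u\in\Gamma_0$ and $j\not\equiv0\pmod p$ we have $(u\sigma^j)^{pq}=\kappa^{\prod_{C\in I/J}t_C(u)}$.
\end{lemma}

\begin{proof}
Since $\sigma^{jp}=1$,
\[
(u\sigma^j)^p=u\cdot\sigma^j(u)\cdot\sigma^{2j}(u)\cdots\sigma^{(p-1)j}(u)\in\Gamma_0 .
\]
The $i$-th coordinate of $\sigma^{h}(u)$ is $u_{i-hq/p}$. As $h$ runs through $0,j,\dots,(p-1)j$, it runs through all residues modulo $p$, because $p\nmid j$, so $i-hq/p$ runs through $i+J$. As $\lambda$ is a homomorphism, the $i$-th coordinate of $(u\sigma^j)^p$ is $t_{i+J}(u)$. By Lemma~\ref{lem:power}, $(u\sigma^j)^{pq}=\kappa^\mu$ with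
\[
\mu=\prod_{i\in I}t_{i+J}(u)=\prod_{C\in I/J}t_C(u)^p=\prod_{C\in I/J}t_C(u),
\]
where we used $|C|=p$ and $t^p=t$ in $\mathbb F_p$.
\end{proof}

\begin{proposition}\label{prop:seed}
For every power $q$ of $p$ with $p\mid q$, the triple $(\Gamma,\Gamma_0,Z)$ is a $(p,q)$-seed. If $q=p$, it is balanced.
\end{proposition}

\begin{proof}
Condition (S1) is Lemma~\ref{lem:power}. For (S2), choose one index in each coset of $J$ and let $u=1+\sum X_i$, the sum over the chosen indices. Then $t_C(u)=1$ for all $C$, so $(u\sigma)^{pq}=\kappa$ by Lemma~\ref{lem:outer}, whereas $\sigma^{pq}=1$; both $u\sigma$ and $\sigma$ lie in the coset $\Gamma_0\sigma$.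

Let $q=p$. Then $J=I$, there is a single coset, and Lemma~\ref{lem:outer} reads $(u\sigma^j)^{p^2}=\kappa^{\sum_{i\in I}u_i}$ for $j\not\equiv0\pmod p$. The map $u\mapsto\sum_iu_i$ is a surjective homomorphism $\Gamma_0\to\mathbb F_p$, so its fibers have the same size. Hence the $p^2$-th power takes each value in $Z$ equally often on $\Gamma_0\sigma^j$.
\end{proof}

\begin{example}
Let $p=q=2$. Then $A_+$ has basis $X_0,X_1,X_0X_1,X_1X_0$, so $|\Gamma_0|=16$ and $|\Gamma|=32$; here $S=X_0X_1+X_1X_0$, and $\sigma$ swaps $X_0$ and $X_1$. The elements $1+X_0$ and $\sigma$ are involutions. Their product $\rho$ satisfies $\rho^2=(1+X_0)(1+X_1)$ and $\rho^4=\kappa$, so it has order $8$, and $\langle1+X_0,\sigma\rangle\cong D_{16}$. The seed of Example~\ref{ex:dihedral} thus appears inside $\Gamma$ as a subgroup of index $2$, with $z=\kappa$.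
\end{example}

\section{Proof of Theorem~\ref{thm:main}}\label{sec:proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Write $n=p^am$ with $p\nmid m$ and $a\ge2$, and put $q=p^{a-1}$, so that $p\mid q$ and $n=pqm$. Let $G_k$ and $H_k$ be built as in Section~\ref{sec:amp} from the $(p,q)$-seed of Proposition~\ref{prop:seed}. For $g\in G_k$ the element $g^{pq}$ has order a power of $p$, and $p\nmid m$, so $g^n=(g^{pq})^m$ is trivial if and only if $g^{pq}$ is. Hence $x^n=1$ and $x^{pq}=1$ have the same solutions in $G_k$.

By Proposition~\ref{prop:amp}(a), all non-solutions lie in $H_k$, which has index $p^k$, so $\mathsf{ds}_{G_k}(x^n=1)\ge1-p^{-k}$. By Proposition~\ref{prop:amp}(c) there is a non-solution, so $\mathsf{ds}_{G_k}(x^n=1)<1$. Given $\varepsilon>0$, choose $k$ with $p^{-k}<\varepsilon$; then $1-\varepsilon<\mathsf{ds}_{G_k}(x^n=1)<1$, so $\varepsilon$ is not a gap. If $a=2$, then $q=p$, the seed is balanced by Proposition~\ref{prop:seed}, and Proposition~\ref{prop:amp}(d) gives the exact value.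
\end{proof}

\begin{remark}
If $p$ divides $n$ only once, the same argument would need a $(p,1)$-seed, which Lemma~\ref{lem:nothom} excludes: one factor $p$ of the exponent is spent in passing from $\widehat G$ to $B$, and at least one more is needed for a nonlinear power map on $\Gamma_0$. The hypothesis cannot simply be dropped from Theorem~\ref{thm:main}, since $x^2=1$ and $x^3=1$ have gaps by Theorem~\ref{thm:short}. We make no claim for the squarefree exponents $n\ge5$, among them the primes $p\ge5$.
\end{remark}

\begin{thebibliography}{9}

\bibitem{source}
``Emilio Minichiello recently gave a woderful talk at the at the New York City Category Theory Seminar all about some results of mine (joint with Ernst Althaus, D'',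
\texttt{https://bmbumpus.com/category/uncategorised}.

\bibitem{laffey}
T.~J.~Laffey,
\emph{The number of solutions of $x^3=1$ in finite groups},
Math. Proc. Cambridge Philos. Soc. \textbf{80} (1976), 229--231.

\end{thebibliography}
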